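\title{Three colors suffice for neighbor full sum distinguishing total colorings}

\begin{abstract}
Color the vertices and edges of a graph with positive integers, with no properness requirement, and give each vertex the sum of its own color, the colors of its incident edges and the colors of its neighbors. We prove that every connected graph with at least three vertices has such a coloring with colors $1,2,3$ in which adjacent vertices receive different sums. This confirms a conjecture, and in a stronger form: all vertices except at most one can be colored $2$. Complete graphs show that three colors are needed. The proof separates adjacent vertices by parity, by residue modulo $4$ across a maximum cut, and by a greedy choice whose side effects are removed by a flow.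
\end{abstract}

\section{Introduction}\label{sec:intro}

All graphs are finite and simple; $N(x)$ is the set of neighbors of a vertex $x$ and $d(x)=|N(x)|$ is its degree. A \emph{total $k$-coloring} of a graph $G=(V,E)$ is an arbitrary map $f:V\cup E\to\{1,\dots,k\}$; adjacent or incident elements may share a color. The \emph{full sum} at a vertex $x$ adds up everything that $x$ sees:
\begin{equation}\label{eq:phi}
\phi(x)=f(x)+\sum_{e\ni x}f(e)+\sum_{y\in N(x)}f(y).
\end{equation}
The coloring $f$ is \emph{neighbor full sum distinguishing}, or \emph{distinguishing} for short, if $\phi(x)\ne\phi(y)$ for every edge $xy$, that is, if $\phi$ is a proper vertex coloring of $G$. The least $k$ for which $G$ has a distinguishing total $k$-coloring is denoted by $\mathrm{fgndi}_\Sigma(G)$.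

With one color, $\phi(x)=1+2d(x)$, so $\mathrm{fgndi}_\Sigma(G)=1$ exactly when adjacent vertices have different degrees, as in a star with at least two leaves. In general $\mathrm{fgndi}_\Sigma(G)$ measures how far the colors must vary to break the ties between neighbors. The colors nearest to a tie are of no help: for an edge $xy$, the terms $f(x)$, $f(y)$ and $f(xy)$ occur in both $\phi(x)$ and $\phi(y)$, so that
\begin{equation}\label{eq:cancel}
\phi(x)-\phi(y)=\sum_{z\in N(x)\setminus\{y\}}\bigl(f(xz)+f(z)\bigr)-\sum_{z\in N(y)\setminus\{x\}}\bigl(f(yz)+f(z)\bigr).
\end{equation}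
For $G=K_2$ both sums are empty, and no distinguishing coloring exists. For larger complete graphs all vertex colors cancel, and two edge colors are too few.

\begin{proposition}\label{prop:complete}
Let $n\ge3$ and let $f$ be an integer-valued function on the vertices and edges of $K_n$ that takes at most two values on the edges. Then $\phi(x)=\phi(y)$ for some two vertices $x\neq y$.
\end{proposition}

\begin{proof}
In $K_n$ the quantity $f(x)+\sum_{y\in N(x)}f(y)$ is the sum of all vertex colors and does not depend on $x$. Let the edge values lie in $\{a,b\}$ and let $H$ be the spanning subgraph formed by the edges of value $b$. Then $\sum_{e\ni x}f(e)=a(n-1)+(b-a)\,d_H(x)$. The $n$ degrees $d_H(x)$ lie in $\{0,\dots,n-1\}$, and $0$ and $n-1$ cannot both occur, so two of them are equal.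
\end{proof}

The most optimistic statement compatible with these examples is the following conjecture, which we take from \cite{source}.

\begin{quote}
\emph{Every connected graph $G$ with at least three vertices has $\mathrm{fgndi}_\Sigma(G)\le3$.}
\end{quote}

It is known to hold for paths, cycles, $3$-regular graphs, stars, complete graphs, trees, hypercubes, bipartite graphs and complete $r$-partite graphs. We prove it in general, without using these cases, and with almost no use of the vertex colors.

\begin{theorem}\label{thm:main}
Let $G=(V,E)$ be a connected graph with $|V|\ge3$. There is $f:V\cup E\to\{1,2,3\}$ with $\phi(x)\ne\phi(y)$ for all $xy\in E$ and with $f(v)=2$ for all vertices $v$ except at most one. Hence $\mathrm{fgndi}_\Sigma(G)\le3$.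
\end{theorem}

By Proposition~\ref{prop:complete} the bound is best possible: $\mathrm{fgndi}_\Sigma(K_n)=3$ for all $n\ge3$, and three edge colors are needed there whatever vertex colors are allowed. The graph $K_2$ is the only obstruction.

\begin{corollary}\label{cor:all}
A graph $G$ has a distinguishing total coloring, with any number of colors, if and only if no component of $G$ is $K_2$. In that case $\mathrm{fgndi}_\Sigma(G)\le3$, and at most one vertex per component needs a color other than $2$.
\end{corollary}

\begin{proof}
On a component $K_2$ with edge $xy$, \eqref{eq:cancel} gives $\phi(x)=\phi(y)$. Otherwise apply Theorem~\ref{thm:main} to each component with at least three vertices and give isolated vertices the color $2$.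
\end{proof}

When all vertices have color $2$, $\phi(x)=2+\sum_{e\ni x}(f(e)+2)$, and the task is to weight the edges with $3,4,5$ so that adjacent vertices have different weighted degrees. Accordingly, the method (a maximum cut, a flow, a greedy choice) is in the spirit of work on the 1-2-3 conjecture, which concerns the same task with weights $1,2,3$. The proof is self-contained apart from the max-flow min-cut theorem.

\section{Centered colors and effective weights}\label{sec:centered}

The proof works with parities and signs, so we measure colors from the middle one. For an integer $L$ and functions $\delta:V\to\{-1,0,1\}$ and $\omega:E\to\{-1,0,1\}$ put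
\begin{equation}\label{eq:Phi}
\Phi(v)=L\,d(v)+\delta(v)+\sum_{y\in N(v)}\bigl(\delta(y)+\omega(vy)\bigr).
\end{equation}

\begin{theorem}\label{thm:centered}
Let $G=(V,E)$ be a connected graph with $|V|\ge3$ and let $L$ be a nonzero even integer. There are $\delta:V\to\{-1,0,1\}$ and $\omega:E\to\{-1,0,1\}$, with $\delta\ne0$ at no more than one vertex, such that $\Phi(x)\ne\Phi(y)$ for every edge $xy$.
\end{theorem}

Theorem~\ref{thm:main} is the case $a=b=2$ of the following consequence, in which $\phi$ is defined by \eqref{eq:phi} for integer colors.

\begin{corollary}\label{cor:palettes}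
Let $a,b$ be integers with $a+b$ even and nonzero, and let $G$ be a connected graph with at least three vertices. One can color the edges from $\{a-1,a,a+1\}$ and the vertices from $\{b-1,b,b+1\}$, with all vertices but at most one colored $b$, so that $\phi(x)\neq\phi(y)$ for every edge $xy$.
\end{corollary}

\begin{proof}
Apply Theorem~\ref{thm:centered} with $L=a+b$, and put $f(v)=b+\delta(v)$ and $f(e)=a+\omega(e)$. Then
\[
\phi(v)=b+\delta(v)+\sum_{y\in N(v)}\bigl(a+\omega(vy)+b+\delta(y)\bigr)=b+\Phi(v).\qedhere
\]
\end{proof}

It remains to prove Theorem~\ref{thm:centered}. A neighbor $v$ of a vertex $u$ sees $\delta(u)$ and $\omega(uv)$ only through their sum, so a single exceptional vertex can be absorbed into the edge weights. For an integer function $g$ on a set of edges, let $\sigma_g(v)$ be the sum of $g(e)$ over the edges $e\ni v$ in the domain of $g$. Suppose that $\delta$ vanishes off a vertex $u$ and $\delta(u)=\varepsilon$. Define the \emph{effective weight} $g(e)=\omega(e)+\varepsilon$ for $e\ni u$ and $g(e)=\omega(e)$ otherwise. Then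
\begin{equation}\label{eq:eff}
\Phi(v)=L\,d(v)+\sigma_g(v)\quad(v\ne u),\qquad
\Phi(u)=L\,d(u)-\varepsilon\bigl(d(u)-1\bigr)+\sigma_g(u).
\end{equation}
The first formula is \eqref{eq:Phi} regrouped. For the second, $\Phi(u)=L\,d(u)+\varepsilon+\sigma_\omega(u)$ and $\sigma_\omega(u)=\sigma_g(u)-\varepsilon\,d(u)$. Call $g:E\to\mathbb Z$ \emph{admissible} for $(u,\varepsilon)$ if $g(e)\in\{\varepsilon-1,\varepsilon,\varepsilon+1\}$ for $e\ni u$ and $g(e)\in\{-1,0,1\}$ otherwise; these are exactly the functions $g$ that come from some $\omega$. From now on we choose $u$, $\varepsilon$ and an admissible $g$, and compute $\Phi$ from \eqref{eq:eff}. If $\varepsilon=0$, then $g=\omega$ and $\Phi(v)=L\,d(v)+\sigma_g(v)$ for all $v$. The gain from $\varepsilon=\pm1$ is that the edges at $u$ then admit \emph{two} even weights, $0$ and $2\varepsilon$, instead of one.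

\section{The plan, on $K_5$}\label{sec:plan}

The natural first attempt is greedy: order the vertices, and let each vertex set the weights of the edges to its earlier neighbors so as to avoid their values. This fails because each such weight also changes the value of an earlier neighbor, which was meant to be final. The proof separates adjacent vertices on three levels and gives each kind of edge its own task.

\begin{enumerate}
\item \emph{Parity.} An independent set $R$ gets even values and the rest $W$ gets odd values. This settles all edges that meet $R$.
\item \emph{Residue modulo $4$.} Split $W=S_1\cup S_3$ along a maximum cut of $G[W]$ and require $\Phi\equiv i\pmod 4$ on $S_i$. This settles the cut edges.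
\item \emph{Greedy choice.} The \emph{inner} edges, those inside $S_1$ or $S_3$, are settled greedily.
\end{enumerate}
The weights on inner edges provide the greedy choices. The weights on cut edges, which have nothing left to separate, cancel the effect of each choice at the earlier end and double it at the later end. The edges between $R$ and $W$ supply each vertex $w\in W$ with a total $s(w)=\pm1$ of our choosing and keep $R$ even.

\begin{example}\label{ex:K5}
Let $G=K_5$, $L=4$ and $\varepsilon=0$, so that $\Phi=16+\sigma_g$. Take $R=\{r\}$ and $W=\{w_1,w_2,w_3,w_4\}$ in this order. The cut $S_1=\{w_1,w_2\}$, $S_3=\{w_3,w_4\}$ has four edges and is maximum; the inner edges are $w_1w_2$ and $w_3w_4$. Assume for the moment that an inner edge of weight $\tau$ contributes $2\tau$ to its later end and $0$ to its earlier end, and put $s(w_i)=g(rw_i)=\pm1$.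

The vertex $w_1$ can reach $16\pm1$ and must take $17\equiv1$, so $s(w_1)=1$. The vertex $w_2$ can reach $16+s+2\tau\in\{13,15,17,19\}$; of these $13$ and $17$ are $\equiv 1$, and $17$ is taken, so $w_2$ takes $13$ with $s(w_2)=-1$ and $g(w_1w_2)=-1$. The vertex $w_3$ takes $15\equiv3$ with $s(w_3)=-1$. The vertex $w_4$ has $15$ and $19$ in its residue class and takes $19$ with $s(w_4)=1$ and $g(w_3w_4)=1$.

To make the assumption true, the edges inside $W$ must total $0,-2,0,2$ at $w_1,\dots,w_4$. The inner edges give $-1,-1,1,1$, so the cut edges must give $1,-1,-1,1$. This is achieved by $g(w_1w_4)=1$, $g(w_2w_3)=-1$ and $g(w_1w_3)=g(w_2w_4)=0$. Finally $\Phi(r)=16+1-1-1+1=16$, which is even because $|W|$ is even. The values $16,17,13,15,19$ are distinct; see Figure~\ref{fig:K5}.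
\end{example}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.7]
\coordinate (r) at (90:1);
\coordinate (a) at (162:1);
\coordinate (b) at (234:1);
\coordinate (c) at (306:1);
\coordinate (d) at (18:1);
\draw[gray] (a)--(c) (b)--(d);
\draw[very thick] (r)--(a) (r)--(d) (a)--(d) (c)--(d);
\draw[thick,dashed] (r)--(b) (r)--(c) (a)--(b) (b)--(c);
\fill (r) circle (1.3pt) node[above] {$r:16$};
\fill (a) circle (1.3pt) node[left] {$w_1:17$};
\fill (b) circle (1.3pt) node[left] {$w_2:13$};
\fill (c) circle (1.3pt) node[right] {$w_3:15$};
\fill (d) circle (1.3pt) node[right] {$w_4:19$};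
\end{tikzpicture}
\caption{An edge weighting of $K_5$ with weights $1$ (bold), $-1$ (dashed) and $0$ (thin gray). Each vertex is labeled with $16$ plus the sum of its edge weights: even at $r$, congruent to $1$ modulo $4$ at $w_1,w_2$, and to $3$ modulo $4$ at $w_3,w_4$.}
\label{fig:K5}
\end{figure}

Three things must be proved in general: the cut edges can always make the corrections (Section~\ref{sec:cut}); the edges between $R$ and $W$ can always deliver the signs and keep $R$ even when $|W|$ is even (Section~\ref{sec:parity}); and the case of odd $|W|$ can be rescued by one extra vertex (Section~\ref{sec:proof}).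

\section{Odd values from a maximum cut}\label{sec:cut}

We use the max-flow min-cut theorem with integrality: in a digraph with nonnegative integer arc capacities, a source and a sink, there is an integral flow whose value equals the least total capacity of the arcs leaving a vertex set that contains the source and not the sink. The form we need is Gale's integral supply--demand theorem. For $b:W\to\mathbb Z$ and $X\subseteq W$ write $b(X)=\sum_{w\in X}b(w)$.

\begin{lemma}[Supply--demand theorem]\label{lem:gale}
Let $D$ be a digraph on $W$ with nonnegative integer capacities $c$, and let $c^+(X)$ be the total capacity of the arcs leaving $X$. Let $b:W\to\mathbb Z$ satisfy $b(W)=0$ and $b(X)\le c^+(X)$ for all $X\subseteq W$. Then there is an integer function $z$ on the arcs with $0\le z\le c$ whose net outflow (outflow minus inflow) at each $w\in W$ is $b(w)$.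
\end{lemma}

\begin{proof}
Let $b_+=\max(b,0)$ and $b_-=\max(-b,0)$, so that $b=b_+-b_-$ and $b_+(W)=b_-(W)$. Add a source with an arc of capacity $b_+(w)$ to each $w$, and a sink with an arc of capacity $b_-(w)$ from each $w$. The arcs leaving the set formed by the source and $X\subseteq W$ have capacity
\[
b_+(W\setminus X)+c^+(X)+b_-(X)\ge b_+(W\setminus X)+b(X)+b_-(X)=b_+(W).
\]
So some integral flow has value $b_+(W)=b_-(W)$. It saturates all new arcs, and its restriction to $D$ is the required $z$.
\end{proof}

Let $H$ be a graph on $W$, and fix a partition $W=S_1\cup S_3$ (one part may be empty) that maximizes the number of edges between the parts. Let $C$ be the set of these cut edges and $I=E(H)\setminus C$ the set of inner edges. For $X\subseteq W$ let $\partial_CX$ and $\partial_IX$ be the sets of edges of $C$ and of $I$ with exactly one end in $X$. Moving every vertex of $X$ to the other side turns the edges of $\partial_IX$ into cut edges and those of $\partial_CX$ into inner edges, and changes the status of no other edge. Maximality therefore gives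
\begin{equation}\label{eq:maxcut}
|\partial_IX|\le|\partial_CX|\qquad\text{for all }X\subseteq W.
\end{equation}
Fix a linear order on $W$. An inner edge is a \emph{back edge} of its later end and a \emph{forward edge} of its earlier end.

Flows enter as follows. Send one unit along a path of cut edges, and give an edge the weight $1$ if it is traversed from $S_1$ to $S_3$ and $-1$ if it is traversed from $S_3$ to $S_1$. The weights alternate along the path and cancel at its internal vertices, so only the two ends are affected. If the path runs from the later end of an inner edge in $S_1$ to its earlier end, these ends receive $1$ and $-1$, which is the correction needed for an inner edge of weight $1$. All corrections have to be routed at once through edges of capacity $1$, and \eqref{eq:maxcut} says that there is room. Without maximality there may be none: if $H=K_2$ and $S_3=\emptyset$, there is no cut edge at all.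

\begin{lemma}[Doubling]\label{lem:double}
For every $\tau:I\to\{-1,0,1\}$ there is $h:E(H)\to\{-1,0,1\}$ with
\[
\sigma_h(w)=2\sum_{e\text{ back edge of }w}\tau(e)\qquad\text{for all }w\in W.
\]
\end{lemma}

\begin{proof}
Let $\mathrm{bk}(w)$ and $\mathrm{fw}(w)$ be the sums of $\tau$ over the back edges and over the forward edges of $w$. Put $h=\tau$ on $I$; the inner edges then contribute $\mathrm{bk}(w)+\mathrm{fw}(w)$ at $w$. It suffices to define $h$ on $C$ so that the cut edges contribute $\mathrm{bk}(w)-\mathrm{fw}(w)$.

Let $\eta(w)=1$ on $S_1$ and $\eta(w)=-1$ on $S_3$, and put $b(w)=\eta(w)\bigl(\mathrm{bk}(w)-\mathrm{fw}(w)\bigr)$. The two ends of an inner edge $e$ lie on the same side, so $e$ contributes to $b$ the numbers $\tau(e)$ and $-\tau(e)$, in some order, at its two ends. Hence $e$ contributes $0$ to $b(X)$ unless $e\in\partial_IX$, and then at most $1$. This gives $b(W)=0$ and, by \eqref{eq:maxcut}, $b(X)\le|\partial_IX|\le|\partial_CX|$.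

Replace each cut edge by two opposite arcs of capacity $1$. Then $c^+(X)=|\partial_CX|$, and Lemma~\ref{lem:gale} gives $z$ with values in $\{0,1\}$ and net outflow $b$. For a cut edge $xy$ with $x\in S_1$ and $y\in S_3$ put $h(xy)=z(x\to y)-z(y\to x)\in\{-1,0,1\}$. The sum of $h$ over the cut edges at $w$ is the net outflow of $z$ at $w$ if $w\in S_1$, and its negative if $w\in S_3$. In both cases it equals $\eta(w)b(w)=\mathrm{bk}(w)-\mathrm{fw}(w)$.
\end{proof}

Now the greedy argument works, provided that each vertex has enough options. A vertex with $m$ back edges must avoid $m$ values and needs $m+1$ options in a prescribed class modulo $4$. The sums $2\,\mathrm{bk}(w)$ form $2m+1$ consecutive even numbers, and one of the two classes contains only $m$ of them. A free sign $s(w)=\pm1$ closes this gap of one.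

\begin{lemma}[Odd values]\label{lem:odd}
Let $H$ be a graph on $W$ and let $\beta:W\to2\mathbb Z$. There are $h:E(H)\to\{-1,0,1\}$ and $s:W\to\{-1,1\}$ such that $\psi(w)=\beta(w)+s(w)+\sigma_h(w)$ is odd for all $w\in W$ and $\psi(w)\ne\psi(w')$ for all $ww'\in E(H)$.
\end{lemma}

\begin{proof}
Keep the notation above and process $W$ in the fixed order. At a vertex $w\in S_i$ with $m$ back edges, we choose $s(w)$ and the values of $\tau$ on these back edges, and define $\psi(w)=\beta(w)+s(w)+2\,\mathrm{bk}(w)$. Since $\mathrm{bk}(w)$ can be any integer in $[-m,m]$, the value $\psi(w)$ can be $\beta(w)+j$ for any odd $j$ with $|j|\le2m+1$. These are $2m+2$ consecutive odd numbers, because $\beta(w)$ is even, so exactly $m+1$ of them are congruent to $i$ modulo $4$. Choose one that differs from the values $\psi$ at the earlier ends of the $m$ back edges.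

Every inner edge is a back edge of exactly one vertex, so at the end $\tau$ is defined on all of $I$, and Lemma~\ref{lem:double} gives $h$ with $\sigma_h=2\,\mathrm{bk}$. The ends of an inner edge have different values by the greedy choice, and the ends of a cut edge have different residues modulo $4$.
\end{proof}

\section{Signs and parity from an independent set}\label{sec:parity}

The signs $s(w)$ must come from edges that leave $W$. In $K_5$ each vertex of $W$ had a single edge to $R$. In general, giving one edge at each $w$ the weight $s(w)$ may leave vertices of $R$ with the wrong parity, and the repair has to travel through the bipartite graph between $R$ and $W$. This is why that graph should be connected.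

\begin{lemma}[Signs]\label{lem:signs}
Let $\Gamma$ be a connected bipartite graph with parts $R$ and $W$, let $s:W\to\{-1,1\}$, and let $Z\subseteq R$ satisfy $|Z|\equiv|W|\pmod2$. There is $g:E(\Gamma)\to\{-1,0,1\}$ with $\sigma_g(w)=s(w)$ for all $w\in W$ and such that, for $x\in R$, the sum $\sigma_g(x)$ is odd if and only if $x\in Z$.
\end{lemma}

\begin{proof}
The set $W\cup Z$ has even size. Split it into pairs, join each pair by a path in $\Gamma$, and let $J$ be the set of edges that lie on an odd number of these paths. A path has odd degree exactly at its two ends, so the vertices incident with an odd number of edges of $J$ are exactly those of $W\cup Z$. Put $g=0$ off $J$. If $w\in W$ lies on $2l+1$ edges of $J$, give weight $s(w)$ to $l+1$ of them and $-s(w)$ to the other $l$. Each edge has exactly one end in $W$, so these instructions do not conflict, and $\sigma_g(w)=s(w)$. For $x\in R$, $\sigma_g(x)$ has the parity of the number of edges of $J$ at $x$.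
\end{proof}

The condition on $|Z|$ is necessary, since $\sum_{w\in W}\sigma_g(w)=\sum_{x\in R}\sigma_g(x)$.

Call $R\subseteq V(H)$ \emph{good} in a graph $H$ if $R$ is independent and the spanning subgraph formed by all edges between $R$ and $V(H)\setminus R$ is connected.

\begin{lemma}[Good sets]\label{lem:good}
If $H$ is connected and $v\in V(H)$, then $H$ has a good set containing $v$.
\end{lemma}

\begin{proof}
Let $N(R)$ be the set of vertices with a neighbor in $R$. Start with $R=\{v\}$ and maintain two properties: $R$ is independent, and the graph $\Gamma_R$ on $R\cup N(R)$ formed by all edges between $R$ and $N(R)$ is connected. If $R\cup N(R)\ne V(H)$, then, as $H$ is connected, there is an edge $ty$ with $t\in R\cup N(R)$ and $y\notin R\cup N(R)$. Since $y\notin N(R)$, we have $t\in N(R)$, and $R\cup\{y\}$ is independent. The new graph $\Gamma_{R\cup\{y\}}$ contains $\Gamma_R$, the edge $yt$, and an edge from $y$ to each vertex of $N(y)\setminus N(R)$, so it is connected. The process stops when $R\cup N(R)=V(H)$, and then $R$ is good.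
\end{proof}

The next lemma combines Lemmas~\ref{lem:odd} and~\ref{lem:signs} in the form in which they are used. It allows one vertex to be set aside and describes the freedom we have on its edges. The order of the quantifiers matters: $s$ and $\psi$ are known before the weights at that vertex are chosen.

\begin{lemma}[Extension]\label{lem:ext}
Let $G=(V,E)$ be a graph, $L$ an even integer, and $U\subseteq V$ with $|U|\le1$. Let $R$ be good in $G-U$, let $W=V\setminus(R\cup U)$, and let $F$ be the set of edges that meet $U$. There are $s:W\to\{-1,1\}$ and $\psi:W\to\mathbb Z$, with $\psi$ odd-valued and distinct on adjacent vertices of $W$, such that the following holds. Let $g_0:F\to\mathbb Z$ satisfy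
\begin{itemize}
\item[(i)] $g_0(e)\in\{0,2s(w)\}$ for every $e\in F$ with an end $w\in W$;
\item[(ii)] $\sum_{x\in R}\sigma_{g_0}(x)\equiv|W|\pmod 2$.
\end{itemize}
Then $g_0$ extends to $g:E\to\mathbb Z$ with values in $\{-1,0,1\}$ on $E\setminus F$, such that $L\,d(w)+\sigma_g(w)=\psi(w)$ for $w\in W$ and $L\,d(x)+\sigma_g(x)$ is even for $x\in R$. Here $d$ is the degree in $G$.
\end{lemma}

\begin{proof}
Let $\Gamma$ be the connected bipartite graph of all edges between $R$ and $W$. As $R$ is independent, $E$ is the disjoint union of $F$, $E(G[W])$ and $E(\Gamma)$. Lemma~\ref{lem:odd} for $H=G[W]$ and $\beta(w)=L\,d(w)$ gives $h$, $s$ and $\psi$.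

Given $g_0$, put $s'(w)=s(w)-\sigma_{g_0}(w)$ for $w\in W$. At most one edge of $F$ contains $w$, so $s'(w)\in\{s(w),-s(w)\}$ by (i). Let $Z$ be the set of $x\in R$ with $\sigma_{g_0}(x)$ odd; then $|Z|\equiv|W|\pmod 2$ by (ii). Lemma~\ref{lem:signs} for $\Gamma$, $s'$ and $Z$ gives $g_1$ on $E(\Gamma)$. Let $g$ be $g_0$, $h$, $g_1$ on the three parts of $E$. For $w\in W$,
\[
L\,d(w)+\sigma_g(w)=L\,d(w)+\sigma_{g_0}(w)+\sigma_h(w)+s'(w)=\psi(w).
\]
For $x\in R$, $\sigma_g(x)=\sigma_{g_0}(x)+\sigma_{g_1}(x)$, and the two terms are both odd if $x\in Z$ and both even otherwise. Since $L$ is even, $L\,d(x)+\sigma_g(x)$ is even.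
\end{proof}

By \eqref{eq:eff}, if the exceptional vertex is the vertex of $U$, or if $\varepsilon=0$, such a $g$ makes $\Phi=\psi$ on $W$ and $\Phi$ even on $R$. The ends of every edge outside $F$ are then separated, and only the edges of $F$ remain to be checked.

\section{Proof of Theorem~\ref{thm:centered}}\label{sec:proof}

Since $G$ is connected, it has good sets by Lemma~\ref{lem:good}. We treat three cases, which cover all graphs: some good set has a complement of even size; $G$ has a leaf; $G$ has no leaf and some good set has a complement of odd size.

\subsection{A good set with even complement}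

Let $R$ be good in $G$ with $|V\setminus R|$ even. Take $\varepsilon=0$ and apply Lemma~\ref{lem:ext} with $U=\emptyset$. Condition (i) is empty, and (ii) says that $|W|$ is even. As $F=\emptyset$, all edges are separated.

This argument cannot be stretched to an odd complement. If $\varepsilon=0$, then $\sum_v\Phi(v)=2L|E|+2\sum_eg(e)$ is even, so the number of vertices with odd value is even. Nor can one always choose another good set. In a good set of a connected graph with at least two vertices, every vertex outside has a neighbor inside, so good sets are maximal independent sets; those of $C_5$ have size $2$ and complement of size $3$. In the remaining cases one vertex is set aside.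

\subsection{A leaf}

Let $\ell$ be a vertex of degree $1$ and $v$ its neighbor. The leaf can absorb the wrong parity, because it is separated from $v$ by size rather than by parity. Take $\varepsilon=0$. The graph $G-\ell$ is connected, so it has a good set $R\ni v$. Apply Lemma~\ref{lem:ext} with $U=\{\ell\}$ and $F=\{\ell v\}$, choosing $g_0(\ell v)\in\{0,1\}$ congruent to $|W|$ modulo $2$. Condition (i) is empty because $v\in R$, and (ii) holds by the choice of $g_0$. The extension $g$ has values in $\{-1,0,1\}$. For the edge $\ell v$ the weight $g(\ell v)$ cancels:
\[
\Phi(v)-\Phi(\ell)=L\bigl(d(v)-1\bigr)+\sum_{e\ni v,\ e\ne\ell v}g(e).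
\]
Since $G$ is connected with $|V|\ge3$, we have $d(v)\ge2$. Since $L$ is even and nonzero, $|L|\ge2$. The last sum has absolute value at most $d(v)-1<|L|(d(v)-1)$, so $\Phi(v)\neq\Phi(\ell)$. This is the only place where $L\ne0$ is used, and it is the step that breaks down for $K_2$, where $d(v)-1=0$.

\subsection{No leaf, odd complement: the exceptional vertex}

Now $G$ has minimum degree at least $2$, and $R$ is good in $G$ with $|V\setminus R|$ odd. Let $\Gamma$ be the connected spanning subgraph of all edges between $R$ and $V\setminus R$. We remove one vertex $u$ from $V\setminus R$ to make the size even, and $R$ must remain good.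

\begin{lemma}\label{lem:u}
There is $u\in V\setminus R$ such that $\Gamma-u$ is connected, that is, $R$ is good in $G-u$.
\end{lemma}

\begin{proof}
All distances are taken in $\Gamma$. Fix $r\in R$; vertices of $R$ are at even distance from $r$ and vertices of $V\setminus R$ at odd distance. Let $u\in V\setminus R$ have the largest distance $2t-1$ from $r$ among the vertices of $V\setminus R$. If $y\ne u$ has distance at most $2t-1$, then all other vertices on a shortest path from $r$ to $y$ have distance less than $2t-1$, so the path avoids $u$. Let $y$ have distance at least $2t$. Then $y\in R$ by the choice of $u$. All neighbors of $y$ in $G$ lie in $V\setminus R$ and are neighbors in $\Gamma$; their distance is at most $2t-1$ and at least the distance of $y$ minus $1$, hence equal to $2t-1$. As $d(y)\ge2$, one of them differs from $u$, and it connects $y$ to $r$ in $\Gamma-u$.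
\end{proof}

The degree condition is needed here: if $R$ is the set of leaves of a star with at least two leaves, the only candidate for $u$ is the center.

Fix such a $u$ and put $U=\{u\}$ and $W=V\setminus(R\cup\{u\})$, so that $|W|$ is even. Let
\[
Q=N(u)\cap R,\qquad A=N(u)\cap W,\qquad q=|Q|,\qquad d=d(u)=q+|A|\ge2 .
\]
Since $\Gamma$ is connected, $q\ge1$. Let $s$ and $\psi$ be given by Lemma~\ref{lem:ext}. We shall use only even weights on the edges at $u$. Then (ii) holds, and \eqref{eq:eff} gives $\Phi(u)\equiv\varepsilon(d-1)\pmod2$. If $d$ is odd, $\Phi(u)$ is even, and $u$ competes only with $Q$. If $d$ is even and $\varepsilon=\pm1$, $\Phi(u)$ is odd, and $u$ competes only with $A$.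

\subsection{The exceptional vertex has odd degree}

Let $d$ be odd, so $d\ge3$. Extend $g_0\equiv0$ to $g$ by Lemma~\ref{lem:ext}, and put $c_x=L\,d(x)+\sigma_g(x)$ for $x\in Q$. These numbers are even and do not depend on $\varepsilon$. The weight $0$ on the edges at $u$ is admissible for every $\varepsilon$. We need $\Phi(u)\ne\Phi(x)$ for all $x\in Q$.

\emph{The case $q=1$.} Let $Q=\{x\}$. Changing $g(ux)$ moves $\Phi(u)$ and $\Phi(x)$ together, so we keep $g$ and vary $\varepsilon$ instead. We have $\Phi(x)=c_x$, while $\Phi(u)=Ld$ for $\varepsilon=0$ and $\Phi(u)=Ld-(d-1)$ for $\varepsilon=1$. These two values differ, so one of them is not $c_x$.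

\emph{The case $q\ge2$.} Take $\varepsilon=1$, so the weights $0$ and $2$ are admissible at $u$. For a set $M\subseteq Q$, raise $g(ux)$ from $0$ to $2$ for all $x\in M$. This changes no value on $W$ and no parity on $R$. With $\alpha=Ld-(d-1)$, which is even,
\[
\Phi(u)=\alpha+2|M|,\qquad \Phi(x)=c_x+2\ \ (x\in M),\qquad \Phi(x)=c_x\ \ (x\in Q\setminus M).
\]
The difficulty is that the forbidden values move with $M$. For $t\in\mathbb Z$ let $N_t=\{x\in Q:c_x=\alpha+2t\}$ and $n_t=|N_t|$, so that $\sum_tn_t=q$. If $|M|=j$, a vertex $x\in Q\setminus M$ collides with $u$ exactly when $x\in N_j$, and a vertex $x\in M$ exactly when $x\in N_{j-1}$. So $M$ works if and only if $N_j\subseteq M\subseteq Q\setminus N_{j-1}$. As $N_j$ and $N_{j-1}$ are disjoint, a set $M$ of size $j$ with this property exists if and only if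
\begin{equation}\label{eq:j}
n_j\le j\le q-n_{j-1}.
\end{equation}
We show that some $j\in\{0,\dots,q\}$ satisfies \eqref{eq:j}. Say that $t$ \emph{blocks} such a $j$ if $t=j$ and $n_t\ge j+1$, or if $t=j-1$ and $n_t\ge q-j+1$. Then \eqref{eq:j} fails exactly when $j$ is blocked. An integer $t$ can block only $t$ and $t+1$. If it blocks one of them, then $n_t\ge1$, because $j+1\geq1$ and $q-j+1\ge1$. If it blocks both, then $n_t\ge t+1$ and $n_t\ge q-t$, so $2n_t\ge q+1\ge3$ and $n_t\ge2$. Thus $t$ blocks at most $n_t$ values, and at most $\sum_tn_t=q$ of the $q+1$ values of $j$ are blocked. For an unblocked $j$ and a corresponding $M$, the vertex $u$ is separated from $Q$; it is separated from $A$ by parity. (For $q=1$ and $n_0=1$, the integer $0$ blocks both $j=0$ and $j=1$, which is why that case was treated apart.)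

\subsection{The exceptional vertex has even degree}

Let $d$ be even. Now $u$ must avoid the values $\psi(w)$ with $w\in A$. These are fixed in advance, and there are at most $|A|=d-q\le d-1$ of them, so it suffices to show that $\Phi(u)$ can take $d$ different odd values.

For $\varepsilon\in\{1,-1\}$ let $A_\varepsilon=\{w\in A:s(w)=\varepsilon\}$, and let $a_+=|A_1|$ and $a_-=|A_{-1}|$, so that $a_++a_-+q=d$. Choose $\varepsilon=\pm1$ and a set $M\subseteq Q\cup A_\varepsilon$, and put $g_0(uy)=2\varepsilon$ for $y\in M$ and $g_0(uy)=0$ for the other neighbors $y$ of $u$. These weights are admissible. Condition (i) holds because $2\varepsilon=2s(w)$ for $w\in A_\varepsilon$; this is the reason for excluding $A_{-\varepsilon}$ from $M$. Lemma~\ref{lem:ext} gives an extension with $\Phi=\psi$ on $W$ and $\Phi$ even on $R$, and by \eqref{eq:eff}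
\[
\Phi(u)=Ld-\varepsilon(d-1)+2\varepsilon|M|,
\]
which is odd, so that $u$ is separated from $Q$.

One sign alone may give too few values: $\varepsilon=1$ gives $a_++q+1$ of them, which does not exceed $|A|=a_++a_-$ when $a_->q$. The two signs together give enough, since one climbs from $Ld-(d-1)$ and the other descends from $Ld+(d-1)$. Put $y_i=Ld-(d-1)+2i$. For $\varepsilon=1$ we get $\Phi(u)=y_i$ with $i=|M|$, and $|M|$ can be any integer in $[0,a_++q]$. For $\varepsilon=-1$ we get $\Phi(u)=Ld+(d-1)-2|M|=y_i$ with $i=d-1-|M|$; as $|M|$ runs through $[0,a_-+q]$, the index $i$ runs through $[a_+-1,d-1]$. The intervals $[0,a_++q]$ and $[a_+-1,d-1]$ cover $[0,d-1]$, so each of the $d$ values $y_0,\dots,y_{d-1}$ is attainable. One of them differs from all $\psi(w)$ with $w\in A$, and with this choice $u$ is separated from all its neighbors.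

In every case the weighting $g$ is admissible, $\delta$ is nonzero at no more than one vertex, and adjacent vertices have different values of $\Phi$. This proves Theorem~\ref{thm:centered}, and with it Corollary~\ref{cor:palettes} and Theorem~\ref{thm:main}. \qed

\begin{example}\label{ex:C5}
Let $G=C_5$ with vertices $v_1,\dots,v_5$ in cyclic order, $L=4$ and $R=\{v_1,v_3\}$. Then $\Gamma$ is the path $v_5v_1v_2v_3v_4$, and $u=v_4$ is farthest from $v_1$. Here $d=2$, $Q=\{v_3\}$, $A=\{v_5\}$ and $W=\{v_2,v_5\}$. As $G[W]$ has no edge, we may take $S_1=W$, which gives $s\equiv1$ and $\psi\equiv 9$. Of the values $y_0=7$ and $y_1=9$ we need $y_0$, obtained with $\varepsilon=1$ and $M=\emptyset$. On the path $v_5v_1v_2v_3$ the set $J$ is $\{v_5v_1,v_1v_2\}$, both edges of weight $1$. In the original colors, $v_4$ has color $3$ and the other vertices color $2$; the edges $v_1v_2,v_2v_3,v_3v_4,v_4v_5,v_5v_1$ have colors $3,2,1,1,3$; and the full sums $\phi=2+\Phi$ at $v_1,\dots,v_5$ are $12,11,10,9,11$.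
\end{example}

\begin{thebibliography}{1}

\bibitem{source}
``Let $f: V(G)\cup E(G)\rightarrow \{1,2,\dots,k\}$ be a non-proper total $k$-coloring of $G$. Define a weight'',
\texttt{http://gatpdffiledownload.asia/lunwen/20220102781}.

\end{thebibliography}
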